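# The null-space of $R-D$ and Dyck paths

All vector spaces are over $\mathbb Q$. A partition $\lambda$ of $n$ (written $\lambda\vdash n$) has $\ell(\lambda)$ parts, and $m_c(\lambda)$ of them equal $c$. We write $[L]=\{1,\dots,L\}$, and $[x^p]$ for "coefficient of $x^p$ in".

## 1. Two sequences: the matrix $R-D$ and the peak-abscissa-sum

**Definition (the matrix $R$).** For $n\ge1$ let $R=(R_{\lambda\mu})_{\lambda,\mu\vdash n}$ be the transition matrix from power sums to monomial symmetric functions: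
$$p_\lambda=\sum_\mu R_{\lambda\mu}\,m_\mu .\tag{1}$$
Expanding $p_\lambda=\prod_i\big(\sum_j x_j^{\lambda_i}\big)$ and reading off the coefficient of $x_1^{\mu_1}x_2^{\mu_2}\cdots$ gives
$$R_{\lambda\mu}=\#\Big\{\phi:[\ell(\lambda)]\to[\ell(\mu)]\ :\ \sum_{i\in\phi^{-1}(j)}\lambda_i=\mu_j\text{ for all }j\Big\}.\tag{2}$$

*Example.* $p_3=m_3$, $p_{21}=m_3+m_{21}$, $p_{111}=m_3+3m_{21}+6m_{111}$.

**Definition (the null-space and $d(n)$).** Let $D$ be the diagonal matrix with the same diagonal as $R$, and let $d(n)$ be the dimension of the null-space of $R-D$, that is, of $\{b=(b_\mu)_{\mu\vdash n}:(R-D)b=0\}$.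

*Example.* For $n=3$, with the order $(3),(21),(111)$,
$$R-D=\begin{pmatrix}0&0&0\\1&0&0\\1&3&0\end{pmatrix}$$
has rank $2$, so $d(3)=1$. The null-space is spanned by the unit vector at $(111)$.

**Definition (peak-abscissa-sum and $a(n)$).** A Dyck path of semilength $k$ has $k$ steps $U=(1,1)$ and $k$ steps $D=(1,-1)$, starts at $(0,0)$, ends on the $x$-axis and never goes below it. (The step $D$ will not be confused with the matrix.) A peak is a point between a $U$ and a following $D$; a valley is a point between a $D$ and a following $U$. The peak-abscissa-sum is the sum of the $x$-coordinates of all peaks, and $a(n)$ (OEIS A129528) is the number of Dyck paths of any length with peak-abscissa-sum $n$.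

*Example.* $UUDUUDDD$ has peaks at $x=2$ and $x=5$, so its sum is $7$. The path $U^nD^n$ has sum $n$.

**Definition ($q$-binomials).** $\binom Nj_q$ is the generating function, by size, of the partitions inside a $j\times(N-j)$ box (at most $j$ parts, each at most $N-j$); it is $0$ if $j<0$ or $j>N$. We use the two classical facts $\binom Nj_q=\binom N{N-j}_q$ and
$$\tbinom{N}{j}_q=\tbinom{N-1}{j}_q+q^{N-j}\tbinom{N-1}{j-1}_q\qquad(N\ge1).\tag{3}$$

*Example.* $\binom42_q=1+q+2q^2+q^3+q^4$.

## 2. Is $d(n)\ge a(n)$?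

Computations of Clifford and Stanley give $d(1),\dots,d(14)$ as
$$1,1,1,2,2,3,4,5,7,9,11,15,19,24 .$$
The MathOverflow question 325899 (https://mathoverflow.net/questions/325899/symmetric-function-transition-matrix-and-a-non-conjecture-by-clifford-and-stanle) asks: **is there a neat way to show $d(n)\ge a(n)$, by explicitly constructing $a(n)$ linearly independent vectors in the null-space of $R-D$?**

**Theorem 1.** For all $n\ge1$ we have $d(n)\ge a(n)$, and in fact $d(n)=a(n)$. Equivalently,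
$$\sum_{n\ge1}d(n)q^n=\sum_{k\ge1}q^k\Big(\tbinom{2k}{k}_q-q\tbinom{2k}{k-1}_q\Big).$$

The lower bound comes from a closed formula (Section 12) applied to solutions of an explicit finite integer linear system, one system for each $k\in\{1,\dots,n\}$. The number of vectors obtained for $k$ is the number of Dyck paths of semilength $k$ with peak-abscissa-sum $n$. The solutions are picked by row reduction; there is no separate formula for each path. The precise forms are Theorems 13 and 14.

**By hand for $n\le4$.** For $n=1,2$: $R-D$ is $(0)$, respectively $\begin{pmatrix}0&0\\1&0\end{pmatrix}$, so $d=1$. The only paths with sum $1$, $2$, $3$ are $U^nD^n$, so $a(1)=a(2)=a(3)=1$. For $n=4$, in the order $(4),(31),(22),(211),(1^4)$,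
$$R-D=\begin{pmatrix}0&0&0&0&0\\1&0&0&0&0\\1&0&0&0&0\\1&2&2&0&0\\1&4&6&12&0\end{pmatrix},$$
which has rank $3$, so $d(4)=2$. A null vector has $b_4=0$, $b_{31}=-b_{22}$ and $4b_{31}+6b_{22}+12b_{211}=0$. So the null-space is spanned by the unit vector at $(1^4)$ and by
$$b_{22}=1,\quad b_{31}=-1,\quad b_{211}=-\tfrac16,\quad b_4=b_{1^4}=0 .\tag{4}$$
The paths with sum $4$ are $U^4D^4$ and $UDUD$, so $a(4)=2$. The entry $-\frac16$ will return.

## 3. Null vectors are polynomials fixed by $y\mapsto e^y-1$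

We turn the linear algebra into a question about invariants of a substitution.

**Definition (the ring $A$ and substitutions).** Let $A=\mathbb Q[y_1,y_2,\dots]$, where $y_i$ has *weight* $i$ and *degree* $1$. Let $A_n$ be the weight-$n$ part and $A_{k,n}$ its degree-$k$ part. Put $y=y(x)=\sum_{i\ge1}y_ix^i$ and $y_\mu=\prod_iy_{\mu_i}$. For $p\in X\mathbb Q[[X]]$ let $\tau_p:A\to A$ be the algebra map $y_i\mapsto[x^i]\,p(y(x))$. Put $f(X)=e^X-1$ and $\Theta=\tau_f$.

*Example.* $\Theta y_1=y_1$, $\Theta y_2=y_2+\frac12y_1^2$, $\Theta y_3=y_3+y_1y_2+\frac16y_1^3$.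

The map $\tau_p$ preserves weight. Applied to coefficients it sends $y$ to $p(y)$, so $\tau_p\tau_q$ sends $y$ to $\tau_p(q(y))=q(p(y))$:
$$\tau_p\tau_q=\tau_{q\circ p}.\tag{5}$$
If $p=X+O(X^2)$, then $\tau_p$ fixes $y_1$, extends to $A[1/y_1]$, and is bijective with inverse $\tau_{p^{-1}}$ (compositional inverse).

**Lemma 2.** $(R-D)b=0$ if and only if $P=\sum_{\mu\vdash n}b_\mu y_\mu$ satisfies $\Theta P=P$.

*Proof.* Group the maps $\phi$ in (2) by the multisets $\kappa^j\vdash\mu_j$ of parts sent to $j$. For a given tuple $(\kappa^j)_j$ with union $\lambda$, the number of $\phi$ is $\prod_c\big(m_c(\lambda)!/\prod_jm_c(\kappa^j)!\big)$. On the other side, $e^y=\prod_ie^{y_ix^i}$ gives $[x^m](e^y-1)=\sum_{\kappa\vdash m}y_\kappa/\prod_cm_c(\kappa)!$ for $m\ge1$. Multiplying over $m=\mu_1,\mu_2,\dots$,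
$$R_{\lambda\mu}=\Big(\prod_cm_c(\lambda)!\Big)[y_\lambda]\,\Theta(y_\mu).$$
If $\mu=\lambda$, then $\phi$ is surjective because all parts are positive, hence bijective, so $R_{\lambda\lambda}=\prod_cm_c(\lambda)!$. Thus $[y_\lambda]\Theta P=R_{\lambda\lambda}^{-1}\sum_\mu R_{\lambda\mu}b_\mu$. This equals $b_\lambda$ for all $\lambda$ iff $Rb=Db$. $\square$

So $d(n)=\dim A_n^\Theta$, where $A_n^\Theta=\{P\in A_n:\Theta P=P\}$.

*Example.* $y_1^n$ is invariant. The vector (4) is $P=y_2^2-y_1y_3-\frac16y_1^2y_2$. Indeed $\Theta P-P=y_1^2y_2+\frac14y_1^4-y_1^2y_2-\frac16y_1^4-\frac1{12}y_1^4=0$.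

## 4. The generating function of the peak-abscissa-sum

Next we bring $a(n)$ into a form that can be compared with dimensions. Put
$$C_k(q)=\tbinom{2k}{k}_q-q\tbinom{2k}{k-1}_q\qquad(k\ge1).$$

**Lemma 3.** $[q^{n-k}]C_k(q)$ is the number of Dyck paths of semilength $k$ with peak-abscissa-sum $n$. Hence $a(n)=\sum_{k=1}^n[q^{n-k}]C_k(q)$.

*Example.* $C_2(q)=\binom42_q-q(1+q+q^2+q^3)=1+q^2$, for $UUDD$ (sum $2$) and $UDUD$ (sum $4$).

*Proof.* **Step 1: from peaks to valleys.** For a word $w$ in $U,D$ let $\mathrm{maj}(w)$ be the sum of the positions $i$ with $w_iw_{i+1}=DU$. Let a Dyck path of semilength $k\ge1$ have peaks at $x_1<\dots<x_r$ and valleys at $v_1<\dots<v_{r-1}$, and put $v_0=0$. Then $x_i-v_{i-1}$ is the length of the $i$-th ascent, so $\sum x_i-\sum v_i=k$. So the peak-abscissa-sum is $k+\mathrm{maj}$. In particular it is at least $k$.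

**Step 2: all words.** Let $F(r,s)=\sum q^{\mathrm{maj}}$ over words with $r$ $U$'s and $s$ $D$'s, and let $F_U,F_D$ be the parts from words ending in $U$, $D$. We claim
$$F(r,s)=\tbinom{r+s}{r}_q,\qquad F_U(r,s)=q^s\tbinom{r+s-1}{s}_q\quad(r\ge1).$$
If $r=0$ or $s=0$ there is one word, with $\mathrm{maj}=0$, and the claims hold. Let $r,s\ge1$ and induct on $r+s$. Removing a final $D$ changes nothing: $F_D(r,s)=F(r,s-1)$. Remove a final $U$: if the remaining word, of length $r+s-1$, ends in $D$, a contribution $r+s-1$ is lost. Hence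
$$F_U(r,s)=F_U(r-1,s)+q^{r+s-1}F(r-1,s-1)=q^s\Big(\tbinom{r+s-2}{s}_q+q^{r-1}\tbinom{r+s-2}{s-1}_q\Big)=q^s\tbinom{r+s-1}{s}_q$$
by (3). (For $r=1$, $F_U(0,s)=0=q^s\binom{s-1}{s}_q$.) Then, again by (3),
$$F(r,s)=F_D+F_U=\tbinom{r+s-1}{r}_q+q^s\tbinom{r+s-1}{r-1}_q=\tbinom{r+s}{r}_q.$$

**Step 3: non-Dyck words with $k$ $U$'s and $k$ $D$'s contribute $q\binom{2k}{k-1}_q$.** Write such a word as $w=w_1Dw_2$, where the displayed $D$ is the step that first reaches the minimum level $-g<0$. Then $w_1$ stays at levels $\ge-g+1$ and ends at level $-g+1$. So it is empty or ends in $D$, because a final $U$ would come from level $-g$. Since $w$ ends at level $0>-g$, the word $w_2$ is nonempty and begins with $U$. Replace $w$ by $w_1Uw_2$. The contribution $|w_1|+1$ disappears; if $w_1\neq\emptyset$, a contribution $|w_1|$ appears. So $\mathrm{maj}$ drops by exactly $1$.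

The new word has $k+1$ $U$'s and $k-1$ $D$'s. The levels after the flip have risen by $2$, so its minimum level is $-g+1$, last visited at the end of $w_1$. Conversely, take any word with $k+1$ $U$'s and $k-1$ $D$'s. It ends at level $2$ and has minimum level $m\le0$. Its last visit to level $m$ is followed by a $U$. Flip this $U$: the earlier levels are $\ge m$, and the later ones, formerly $\ge m+1$, are now $\ge m-1$. So the result first visits its minimum level $m-1<0$ at the flipped step. The two maps are mutually inverse, and by Step 2 the non-Dyck words contribute $q\,F(k+1,k-1)=q\binom{2k}{k-1}_q$. Subtract from $F(k,k)=\binom{2k}k_q$. $\square$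

## 5. Invariants with poles in $y_1$, and products of them

To find invariants of $y\mapsto f(y)$, look for a function $T$ with $T(f(X))=T(X)+\text{constant}$. Then the coefficients of $x^p$, $p\ge1$, in $T(y)$ are invariant. Start from
$$\tfrac1{f(X)}-\tfrac1X=-\tfrac12+\tfrac X{12}+O(X^2).$$
Adding $c_mX^m$ to $T$ contributes $c_m(f^m-X^m)=c_m\big(\frac m2X^{m+1}+\cdots\big)$. With $m\ge1$ this can remove the powers $X^2,X^3,\dots$, but not $\frac X{12}$. A logarithm can: $\log\frac{f(X)}X=\frac X2+O(X^2)$. This forces the coefficient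
$$\nu=-\tfrac16,\qquad \tfrac1{12}+\tfrac\nu2=0 .$$
So there are unique constants $c_1,c_2,\dots\in\mathbb Q$, determined recursively, with
$$\sum_{m\ge1}c_m\big(f(X)^m-X^m\big)=-\Big(\tfrac1{f(X)}-\tfrac1X+\tfrac12+\nu\log\tfrac{f(X)}X\Big),\tag{6}$$
since the right side is $O(X^2)$. (Example: $\log\frac fX=\frac X2+\frac{X^2}{24}+\cdots$ and $\frac1f-\frac1X$ has no $X^2$ term, so $\frac12c_1=\frac16\cdot\frac1{24}$ and $c_1=\frac1{72}$.)

Define, in $A[1/y_1]$,
$$\tfrac1y+\nu\log\tfrac y{y_1x}=\tfrac1{y_1x}+\sum_{p\ge0}u_px^p,\qquad U_p=[x^p]\Big(\tfrac1y+\sum_{m\ge1}c_my^m+\nu\log\tfrac y{y_1x}\Big)\ (p\ge1).\tag{7}$$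
Both $u_p$ and $U_p$ have weight $p$, because $y$ and $y_1x$ are unchanged under $x\mapsto x/t$, $y_i\mapsto t^iy_i$. The $U_p$ are the invariants we want. The simpler $u_p$ are what we compute with, after a change of variable.

**Lemma 4 (normal form).** There is a $g\in X+X^2\mathbb Q[[X]]$ such that, with $\varphi=g\circ f\circ g^{-1}$: $\tau_\varphi$ fixes $y_1$ and all $u_p$, $p\ge1$; $\tau_gy_1=y_1$ and $\tau_gu_p=U_p$ for $p\ge1$; and $\Theta\tau_g=\tau_g\tau_\varphi$. Consequently, if $P\in A$ is fixed by $\tau_\varphi$, then $\tau_gP\in A$ is fixed by $\Theta$, and $\tau_gP$ has the same lowest-degree component as $P$.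

*Proof.* Let $\tilde U(X)=\frac1X+\sum_mc_mX^m$. By (6),
$$\tilde U(f(X))-\tilde U(X)+\nu\log\tfrac{f(X)}X=-\tfrac12 .$$
We look for $g=X(1+\gamma)$, $\gamma\in X\mathbb Q[[X]]$, with
$$\tfrac1{g(X)}+\nu\log\tfrac{g(X)}X=\tilde U(X),\quad\text{that is,}\quad\tfrac1{1+\gamma}+\nu X\log(1+\gamma)=1+\sum_mc_mX^{m+1}.\tag{8}$$
At $X=\gamma=0$ the equation holds and the $\gamma$-derivative of its left side is $-1$, so a unique $\gamma$ exists (implicit function theorem for power series). With $Y=g(X)$ we have $\varphi(Y)=g(f(X))$, and (8), used at $f(X)$ and at $X$, gives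
$$\tfrac1{\varphi(Y)}-\tfrac1Y+\nu\log\tfrac{\varphi(Y)}Y=\tilde U(f)-\nu\log\tfrac{g(f)}f-\tilde U(X)+\nu\log\tfrac gX+\nu\log\tfrac{g(f)}g=\tilde U(f)-\tilde U(X)+\nu\log\tfrac fX=-\tfrac12 .$$
Substituting $Y=y$, $\ \frac1{\varphi(y)}+\nu\log\frac{\varphi(y)}{y_1x}=-\frac12+\frac1y+\nu\log\frac y{y_1x}$. The left side is the image of the series $\frac1y+\nu\log\frac{y}{y_1x}$ under $\tau_\varphi$, so $\tau_\varphi$ fixes $y_1$ and every $u_p$ with $p\ge1$. Likewise $\frac1{g(y)}+\nu\log\frac{g(y)}{y_1x}=\tilde U(y)+\nu\log\frac y{y_1x}$ by (8), so $\tau_gu_p=U_p$. From $g\circ f=\varphi\circ g$ and (5), $\tau_f\tau_g=\tau_{g\circ f}=\tau_{\varphi\circ g}=\tau_g\tau_\varphi$. If $\tau_\varphi P=P$, then $\Theta\tau_gP=\tau_g\tau_\varphi P=\tau_gP$. Finally $\tau_gy_i=y_i+(\text{degree}\ge2)$. $\square$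

So every polynomial in $y_1^{\pm1},u_1,u_2,\dots$ is $\tau_\varphi$-invariant. **The whole difficulty is to decide which of them have no pole at $y_1=0$.** For this, put
$$b_i=\frac{y_{i+1}}{y_1},\qquad\frac{y_1x}{y}=\sum_{m\ge0}h_mx^m,\qquad\ell_p=[x^p]\log\frac y{y_1x},\qquad u_p=\frac{h_{p+1}}{y_1}+\nu\ell_p\ (p\ge1).\tag{9}$$
Here $b_i$ has degree $0$ and weight $i$, and $h_0=1$. Moreover $h_m$ and $\ell_p$ are polynomials in the $b_i$ of weights $m$ and $p$, hence of $b$-degree at most $m$ and $p$. The components of $u_p$ have degrees $-1$ and $0$.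

**Pole criterion.** A homogeneous element of $A[1/y_1]$ of degree $k$ and weight $n$ is uniquely $y_1^kQ$ with $Q\in\mathbb Q[b_1,b_2,\dots]$ of weight $n-k$. Since $y_1^kb_{i_1}\cdots b_{i_s}=y_1^{k-s}y_{i_1+1}\cdots y_{i_s+1}$, it lies in $A$ iff the $b$-degree of $Q$ is at most $k$.

**Products: how far they go.** By the criterion $G_p:=y_1^{p+2}u_p=y_1^{p+1}h_{p+1}+\nu y_1^{p+2}\ell_p\in A$, of weight $2p+2$ and lowest degree $p+1$. So $y_1,G_1,G_2,\dots$ generate an algebra of invariants, with generators of weights $1,4,6,8,\dots$. In weight $7$ it is spanned by $y_1^7,\ y_1^3G_1,\ y_1G_2$: three elements. But the four paths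
$$U^7D^7,\qquad UDU^4D^4,\qquad UUDUUDDD,\qquad UUDDUD$$
have sums $7$, $1+6$, $2+5$, $2+5$. So this approach stops at $n=7$: multiplying invariants multiplies their poles, and clearing them costs too many factors $y_1$. The missing elements must be combinations in which poles cancel.

## 6. Lowest-degree components, and where term-by-term lifting stops

Before building such combinations, we ask what their lowest-degree components can be. For $w\ge0$, $k\ge1$ let
$$\mathcal M_{k,w}=\big\{Q\in\mathrm{span}\{s_\lambda(h):\lambda_1\le k,\ |\lambda|=w\}\ :\ \partial_{h_1}Q=0\big\},\qquad s_\lambda(h)=\det(h_{\lambda_i-i+i'}),$$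
with $h_m=0$ for $m<0$. By (9), $h_m=-y_{m+1}/y_1+(\text{polynomial in }b_1,\dots,b_{m-1})$, so $h_1,h_2,\dots$ are algebraically independent. We view them as complete symmetric functions; then $s_\lambda(h)$ is the Schur function (Jacobi–Trudi).

**Lemma 5.** If $0\ne P\in A_n^\Theta$ has lowest-degree component $P_k\in A_{k,n}$, then $P_k=y_1^kQ$ with $Q\in\mathcal M_{k,n-k}$. Hence $d(n)\le\sum_{k=1}^n\dim\mathcal M_{k,n-k}$.

*Proof.* **Step 1: a derivation kills $P_k$.** As $n\ge1$, we have $1\le k\le n$. Let $\delta$ be the derivation of $A$ with $\delta y(x)=y(x)^2$, i.e. $\delta y_i=[x^i]y^2$. Since $\Theta y_i=y_i+\frac12\delta y_i+(\text{degree}\ge3)$, the degree-$(k+1)$ part of $\Theta P-P=0$ is $\frac12\delta P_k$. So $\delta P_k=0$.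

**Step 2: $A_{k,n}=y_1^k\,\mathrm{span}\{s_\lambda(h):\lambda_1\le k,\ |\lambda|=n-k\}$.** By the pole criterion $A_{k,n}=y_1^k\{Q\}$ with $Q$ of weight $n-k$ and $b$-degree $\le k$. Since $1+\sum b_ix^i=\big(\sum h_mx^m\big)^{-1}$, we have $b_i=(-1)^ie_i$. So $Q$ ranges over the span of the $e_\kappa$ with $\ell(\kappa)\le k$, $|\kappa|=n-k$. If $\lambda_1\le k$, then $s_\lambda=\det(e_{\lambda_i'-i+i'})_{1\le i,i'\le\lambda_1}$ (dual Jacobi–Trudi) lies in this span. Conjugation of partitions shows that both spans have the same dimension.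

**Step 3: $\delta$ is $-y_1\partial_{h_1}$.** We have $\delta y_1=0$ and $\delta(1/y)=-1$, so $\delta\big(\frac{y_1x}y\big)=-y_1x$. That is, $\delta h_1=-y_1$ and $\delta h_m=0$ for $m\ge2$. Hence $\delta(y_1^kQ)=-y_1^{k+1}\partial_{h_1}Q$.

So $Q\in\mathcal M_{k,n-k}$. Filtering $A_n^\Theta$ by lowest degree gives the inequality. $\square$

*Example ($k=3$, $n=7$).* $Q=s_{31}+s_{22}=(h_3h_1-h_4)+(h_2^2-h_3h_1)=h_2^2-h_4$ lies in $\mathcal M_{3,4}$.

**Term-by-term lifting.** An element $Q\in\mathcal M_{k,w}$ contains no $h_1$. So a natural candidate for an invariant with lowest-degree component $y_1^kQ$ is obtained by replacing each $h_q$ ($q\ge2$) in $y_1^kQ$ by $y_1u_{q-1}$. For $Q=h_2^2-h_4$ we get $y_1^5u_1^2-y_1^4u_3$. Its components are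
$$y_1^3(h_2^2-h_4)=y_1^3(b_1^2b_2-2b_1b_3+b_4),\qquad\nu y_1^4(2h_2\ell_1-\ell_3),\qquad\nu^2y_1^5\ell_1^2,$$
with $b$-degrees at most $3$, $3$, $2$. It lies in $A$, and its lowest degree $3$ differs from the lowest degrees $7,5,4$ of the three products, so it supplies the missing invariant at $n=7$.

At $k=3$, $n=9$ the method stops. Here $Q=s_{33}=h_3^2-h_2h_4\in\mathcal M_{3,6}$, and the candidate is $y_1^5(u_2^2-u_1u_3)$. Its degree-$4$ component is $\nu y_1^4(2h_3\ell_2-h_2\ell_3-h_4\ell_1)$. To find its $b_1^5$-term put $b_i=0$ for $i\ge2$, so $h_m=(-b_1)^m$ and $\ell_p=(-1)^{p-1}b_1^p/p$. This gives $\nu y_1^4b_1^5\big(1-\frac13-1\big)=-\frac\nu3y_1^4b_1^5$, i.e. the pole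
$$-\frac\nu3\cdot\frac{y_2^5}{y_1}.\tag{10}$$
The lowest-degree component is a polynomial, but the logarithmic terms of the lift are not controlled.

## 7. Poles seen through the zeros of $y(x)$

Let us understand the poles of $u_p$ by specializing $y$ to a polynomial with known zeros:
$$y=y_1x\prod_{i=1}^L(1-\alpha_ix),\qquad y_r=(-1)^{r-1}y_1e_{r-1}(\alpha_1,\dots,\alpha_L),\tag{11}$$
over $K=\mathbb Q(y_1,\alpha_1,\dots,\alpha_L)$. Put
$$A_i=\frac1{y'(1/\alpha_i)}=-\frac1{y_1\prod_{i'\ne i}(1-\alpha_{i'}/\alpha_i)} .$$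
Partial fractions give $\frac1y=\frac1{y_1x}+\sum_i\frac{A_i}{x-1/\alpha_i}$, and $\frac{A_i}{x-1/\alpha_i}=-\sum_{p\ge0}A_i\alpha_i^{p+1}x^p$. Also $\log\frac y{y_1x}=-\sum_i\sum_{p\ge1}\alpha_i^px^p/p$. Hence
$$u_p=\sum_{i=1}^LE_i[p]\quad(p\ge1),\qquad E_i[p]:=-\Big(A_i\alpha_i^{p+1}+\nu\frac{\alpha_i^p}p\Big)\quad(p\in\mathbb Z,\ p\ne0).\tag{12}$$

**The valuation.** By (11), letting $y_1\to0$ with $y_2$ finite and nonzero makes one $\alpha_i$ of size $1/y_1$: one zero of $y$ runs into the origin. So write $y_1=t$, $\alpha_1=\theta/t$, $K=\mathbb Q(t,\theta,\alpha_2,\dots,\alpha_L)$, and let $v$ be the $t$-adic valuation. Since $\alpha_{i'}/\alpha_1=t\alpha_{i'}/\theta$, we have $v(A_1)=-1$. For $i\ge2$, the factor $t\big(1-\frac{\theta}{t\alpha_i}\big)=t-\frac\theta{\alpha_i}$ is a unit, so $v(A_i)=0$. Therefore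
$$v(E_i[p])\ge0\ (i\ge2),\qquad v(E_1[p])\ge-p-2 .\tag{13}$$

**What this suggests.** A product $u_{p_1}\cdots u_{p_k}$ is a sum over all $(i_1,\dots,i_k)$ of $\prod E_{i_a}[p_a]$, and the terms with several indices equal to $1$ have the large poles. If we could sum over *distinct* indices only, at most one factor would have a pole, and a pole of order at most $\max(p_a)+2$. Try it in the example (10). The diagonal terms of $u_2^2-u_1u_3$ are
$$E_i[2]^2-E_i[1]E_i[3]=\nu A_i\alpha_i^5\big(1-\tfrac43\big)+\nu^2\alpha_i^4\big(\tfrac14-\tfrac13\big)=-\tfrac\nu3A_i\alpha_i^5-\tfrac{\nu^2}{12}\alpha_i^4=\tfrac\nu3E_i[4].$$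
The terms $A_i^2\alpha_i^6$ cancelled, and what is left is again expressible by the $u$'s. So the sum over distinct indices is
$$\sum_{i\ne i'}\big(E_i[2]E_{i'}[2]-E_i[1]E_{i'}[3]\big)=u_2^2-u_1u_3-\tfrac\nu3u_4 .$$
And indeed $y_1^5\big(u_2^2-u_1u_3-\frac\nu3u_4\big)\in A$. The correction adds $-\frac\nu3y_1^4h_5$ in degree $4$, whose $b_1^5$-term $+\frac\nu3y_1^4b_1^5$ cancels (10). All other monomials of weight $5$ have $b$-degree $\le4$. In degree $5$ the weight is $4\le5$.

So here is the plan for general $k$: take a combination $\sum_pF_p\prod_aE_{i_a}[p_a]$ summed over distinct $i_1,\dots,i_k$, where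

* (a) $\sum F_p=0$ over all $p$ with $p_a+p_{a'}$ and the other entries fixed, so that the squares of $A_i$ cancel;
* (b) $F_p=0$ if some $p_a=0$, since $E_i[0]$ is undefined;
* (c) $F_p=0$ unless all $p_a\le2k-2$, so that $y_1^{2k}$ clears the pole.

The homogeneous form of a lowest-degree component, in variables $H_q$ standing for $h_q/y_1$, contains $H_0$, i.e. $p_a=-1$. To satisfy (a) for pairs involving $p_a=-1$ we must also allow $H_q$ with $q<0$. This leads to Jacobi–Trudi determinants with arbitrary integer indices.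

## 8. Jacobi–Trudi determinants with arbitrary integer indices

**Definition.** Let $\mathcal H=\mathbb Q[H_m:m\in\mathbb Z]$, $H_m$ of weight $m$. For $\lambda\in\mathbb Z^j$ put $J_\lambda=\det(H_{\lambda_i-i+i'})_{1\le i,i'\le j}$ and $J_\emptyset=1$. It has degree $j$ and weight $|\lambda|=\sum\lambda_i$. Let $\mathcal P_j^k=\{\lambda\in\mathbb Z^j:k\ge\lambda_1\ge\dots\ge\lambda_j\}$ and $\mathcal X_j^k=\mathrm{span}\{J_\lambda:\lambda\in\mathcal P_j^k\}$.

*Example.* $J_{(2,0)}=\det\begin{pmatrix}H_2&H_3\\H_{-1}&H_0\end{pmatrix}=H_2H_0-H_3H_{-1}$.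

**The map $\Omega$.** For $B\in\mathbb Z^j$ let $a_B(s)=\det(s_i^{B_{i'}})$ and $\rho=\rho_j=(j-1,\dots,1,0)$. Let $\Omega$ be the linear map $s^p\mapsto H_{p_1}\cdots H_{p_j}$ on Laurent polynomials in $s_1,\dots,s_j$. It is injective on symmetric ones, since orbit sums go to nonzero multiples of distinct monomials. Expanding both determinants,
$$\Omega(a_Ba_C)=\sum_{\sigma,\tau}\mathrm{sgn}(\sigma\tau)\prod_iH_{B_{\sigma(i)}+C_{\tau(i)}}=j!\,\det(H_{B_i+C_{i'}})_{i,i'} .\tag{14}$$
In particular $\Omega(a_{\lambda+\rho}a_{-\rho})=j!\,J_\lambda$. The $a_{\mu+\rho}$, $\mu$ weakly decreasing, involve disjoint sets of monomials, so the $a_{\mu+\rho}a_{-\rho}$ are independent. Hence **the $J_\mu$ with $\mu$ weakly decreasing are independent.** Also, for symmetric $g=\sum g_\beta s^\beta$,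
$$a_B\,g=\sum_\beta g_\beta\,a_{B+\beta},\tag{15}$$
because in the term of $\sigma$ we may write $g=\sum_\beta g_\beta\prod_is_i^{\beta_{\sigma(i)}}$.

**Derivative formula.** For weakly decreasing $\lambda\in\mathbb Z^j$, $j\ge1$,
$$\partial_{H_m}J_\lambda=\sum_i(-1)^{i+i'}\sum_{\varepsilon\in\{0,1\}^{j-1},\ |\varepsilon|=i'-1}J_{\lambda^{(i)}-\varepsilon},\tag{16}$$
over those $i$ for which $i':=m-\lambda_i+i\in\{1,\dots,j\}$, where $\lambda^{(i)}=(\lambda_1+1,\dots,\lambda_{i-1}+1,\lambda_{i+1},\dots,\lambda_j)$.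

*Proof.* The derivative is the sum of the cofactors of the entries equal to $H_m$; row $i$ has at most one, in column $i'$. Deleting row $i$ deletes the entry $\lambda_i+j-i$ from $\lambda+\rho_j$. As $\lambda_l+j-l$ equals $(\lambda_l+1)+(j-1)-l$ for $l<i$ and $\lambda_l+(j-1)-(l-1)$ for $l>i$, we are left with $\lambda^{(i)}+\rho_{j-1}$. Deleting column $i'$ from $-\rho_j=(1-j,\dots,0)$ leaves $-\rho_{j-1}$ with its $i'-1$ smallest entries lowered by $1$. The alternant of the latter is $e_{i'-1}(s^{-1})\,a_{-\rho_{j-1}}$. Indeed, by (15) this product is $\sum_{|\varepsilon|=i'-1}a_{-\rho_{j-1}-\varepsilon}$; the entries of $-\rho_{j-1}$ are consecutive integers, so only lowering the smallest ones keeps the exponents distinct. By (14) and (15) the minor is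
$$\tfrac1{(j-1)!}\Omega\big(a_{\lambda^{(i)}+\rho_{j-1}}\,e_{i'-1}(s^{-1})\,a_{-\rho_{j-1}}\big)=\sum_\varepsilon J_{\lambda^{(i)}-\varepsilon}.\qquad\square$$

If $\mu=\lambda^{(i)}-\varepsilon$ is not weakly decreasing, then $\mu_{l+1}=\mu_l+1$ for some $l$, because $\lambda^{(i)}$ is weakly decreasing. Then rows $l,l+1$ of $J_\mu$ coincide and $J_\mu=0$. As $\mu_1\le k+1$, we get $\partial_{H_m}\mathcal X_j^k\subset\mathcal X_{j-1}^{k+1}$.

*Example.* For $\lambda=(3,1,0)$, $m=1$ only $i=2$, $i'=2$ occurs: $\partial_{H_1}J_{(3,1,0)}=J_{(3,0)}+J_{(4,-1)}$. Similarly $\partial_{H_1}J_{(2,2,0)}=-J_{(3,0)}$, and $\partial_{H_1}J_{(3,2,-1)}=-J_{(4,-1)}$. Each is checked from the $3\times3$ determinant: the three derivatives are $H_3H_0-H_5H_{-2}$, $-(H_3H_0-H_4H_{-1})$ and $-(H_4H_{-1}-H_5H_{-2})$.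

**Specializations.** For $c\in\mathbb Z$ let $\mathrm{sp}_c$ set $H_m=0$ for all $m<-c$. If $\lambda_j<-c$, the last row of $\mathrm{sp}_cJ_\lambda$ is zero. For $\lambda_j\ge0$, $\mathrm{sp}_0J_\lambda$ becomes $s_\lambda(h)$ when $H_0=1$, $H_m=h_m$, so these elements are independent. Shifting all indices by $c$, the $\mathrm{sp}_cJ_\lambda$ with $\lambda_j\ge-c$ are independent. Hence
$$\ker(\mathrm{sp}_c|\mathcal X_j^k)=\mathrm{span}\{J_\lambda:\lambda\in\mathcal P_j^k,\ \lambda_j<-c\}.\tag{17}$$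

**Definition.** For $j\ge1$, $k\ge0$ let $S_{j,k}=\mathrm{sp}_0\mathcal X_j^k$; put $S_{0,k}=\mathbb Q$, $S_{-1,k}=0$. A basis of $S_{j,k}$ is $\{\mathrm{sp}_0J_\lambda\}$ over partitions $\lambda$ in the $j\times k$ box, so its graded dimension is $\binom{j+k}j_q$. Setting $H_0=1$ is injective on $S_{j,k}$. For $m\ge0$, $\partial_{H_m}$ commutes with $\mathrm{sp}_0$, so it maps $S_{j,k}\to S_{j-1,k+1}$.

*Example.* $S_{1,1}=\mathrm{span}(H_0,H_1)$, $S_{2,0}=\mathrm{span}(H_0^2)$.

**The exact sequence (E).** For $j,k\ge1$, setting $H_0=0$ gives an exact sequence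
$$0\to H_0S_{j-1,k}\to S_{j,k}\to S_{j,k-1}[1]\to0,$$
where $[1]$ means $H_r\mapsto H_{r+1}$. Indeed, if $\lambda_j=0$, the last row of $\mathrm{sp}_0J_\lambda$ is $(0,\dots,0,H_0)$, so $\mathrm{sp}_0J_\lambda=H_0\,\mathrm{sp}_0J_{(\lambda_1,\dots,\lambda_{j-1})}$, and these span $H_0S_{j-1,k}$. If $\lambda_j\ge1$, then $\mathrm{sp}_0J_\lambda|_{H_0=0}$ is the index shift of $\mathrm{sp}_0J_{\lambda-(1^j)}$; these are independent and span $S_{j,k-1}[1]$. For $j=0$ the sequence $0\to0\to\mathbb Q\to\mathbb Q\to0$ has the same form.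

## 9. An $\mathfrak{sl}_2$-action and the surjectivity of $\partial_{H_m}$

The aim is to compute kernels of $\partial_{H_1}$; for this we show that certain $\partial_{H_m}$ are surjective. The case $m=0$ comes from representation theory.

**Lemma 6.** Let $j,k\ge0$, $j+k=M\ge1$. Then $\partial_{H_0}:S_{j,k}\to S_{j-1,k+1}$ is surjective if $j\le k+1$ and injective if $j\ge k+1$.

*Proof.* Let $T=(H_{b-a})_{0\le a,b\le M-1}$ with $H_m=0$ for $m<0$.

**Step 1: $S_{j,M-j}$ is the span of the $j\times j$ minors of $T$.** The basis element $\mathrm{sp}_0J_\lambda$ is, up to sign, the minor with rows $0,\dots,j-1$ (take $a=j-i'$) and columns $b=\lambda_i+j-i\le M-1$. Conversely let $I,I'\subset\{0,\dots,M-1\}$ have size $j$. In $\mathcal H$, by (14), $\det(H_{b-a})_{a\in I,b\in I'}=\pm\frac1{j!}\Omega(a_{I'}a_{-I})$. By the bialternant formula in the variables $s_i^{-1}$, $a_{-I}=\pm a_{-\rho}\,s_\kappa(s^{-1})$ for a partition $\kappa$. Since $s_\kappa(s^{-1})$ has only exponents $\le0$,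 (15) makes $a_{I'}s_\kappa(s^{-1})$ a combination of alternants $a_B$ with $\max B\le M-1$. Each nonzero one is $\pm a_{\mu+\rho}$ with $\mu$ weakly decreasing and $\mu_1\le M-j$. So the determinant is a combination of such $J_\mu$. Apply $\mathrm{sp}_0$: the terms with $\mu_j<0$ vanish, and the rest lie in $S_{j,M-j}$.

**Step 2: the operators.** Let $\Pi=\bigoplus_{j=0}^MS_{j,M-j}\subset\mathbb Q[H_0,\dots,H_{M-1}]$ (direct, since $S_{j,M-j}$ has degree $j$). Let $e=\partial_{H_0}$ and $f_*=MH_0-\partial$, where $\partial$ is the derivation $H_r\mapsto\sum_{a+b=r,\,a,b\ge0}H_aH_b$, and let $\mathcal E$ be the degree operator. The derivation $[e,\partial]$ sends $H_r\mapsto2H_r$, so $[e,\partial]=2\mathcal E$ and $[e,f_*]=M-2\mathcal E=:h$. Since $e$ lowers and $f_*$ raises degree by $1$, $[h,e]=2e$ and $[h,f_*]=-2f_*$. So $e,f_*,h$ span an $\mathfrak{sl}_2$, and $e\Pi\subset\Pi$.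

**Step 3: $f_*\Pi\subset\Pi$.** Let $Z$ be a generic $M\times M$ matrix and $Z_\epsilon=(1+\epsilon Z)^{-1}Z=Z-\epsilon Z^2+\cdots$. The minors of $Z$ of all sizes are, up to sign, the maximal minors of $[1\,|\,Z]$. Since $[1\,|\,Z_\epsilon]=(1+\epsilon Z)^{-1}[1+\epsilon Z\,|\,Z]$, for a minor $\Delta$ the product $\det(1+\epsilon Z)\,\Delta(Z_\epsilon)$ is, up to sign, a maximal minor of $[1+\epsilon Z\,|\,Z]$. The columns of $1+\epsilon Z$ are columns of $1$ plus $\epsilon$ times columns of $Z$. So by multilinearity the product is a $\mathbb Q[\epsilon]$-combination of maximal minors of $[1\,|\,Z]$. Applying $\frac d{d\epsilon}|_0$: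
$$\mathrm{tr}(Z)\Delta(Z)-\tfrac d{d\epsilon}\big|_0\Delta(Z+\epsilon Z^2)\ \text{ is a }\mathbb Q\text{-combination of minors of }Z.$$
Put $Z=T$. Then $\mathrm{tr}\,T=MH_0$ and $(T^2)_{ab}=\sum_cH_{c-a}H_{b-c}=\partial H_{b-a}$, so the expression is $MH_0\Delta(T)-\partial\Delta(T)=f_*\Delta(T)$. With Step 1, $f_*\Pi\subset\Pi$.

**Step 4: conclusion.** $\Pi$ is a finite-dimensional $\mathfrak{sl}_2$-module, whose $h$-weight space for $M-2j=k-j$ is $S_{j,k}$. In such a module, $e$ from weight $\omega$ to $\omega+2$ is surjective if $\omega\ge-1$ and injective if $\omega\le-1$ (check on irreducibles). $\square$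

*Example ($M=2$).* $\Pi=\mathrm{span}(1;\,H_0,H_1;\,H_0^2)$, and $f_*1=2H_0$, $f_*H_0=2H_0^2-H_0^2=H_0^2$, $f_*H_1=2H_0H_1-2H_0H_1=0$, $f_*H_0^2=2H_0^3-2H_0^3=0$.

**Lemma 7.** If $j\ge1$, $k\ge0$ and $0\le m\le k-j+1$, then $\partial_{H_m}:S_{j,k}\to S_{j-1,k+1}$ is surjective.

*Proof.* Induct on $j+m$; $m=0$ is Lemma 6. Let $m\ge1$, so $k\ge j\ge1$. The operator $\partial_{H_m}$ commutes with multiplication by $H_0$ and with setting $H_0=0$, so it maps (E) for $(j,k)$ to (E) for $(j-1,k+1)$. On the sub it is $H_0\,\partial_{H_m}:H_0S_{j-1,k}\to H_0S_{j-2,k+1}$. The target is $0$ if $j=1$; otherwise the map is surjective by induction, as $m\le k-(j-1)+1$. On the quotient it is, after undoing the shift, $\partial_{H_{m-1}}:S_{j,k-1}\to S_{j-1,k}$, surjective by induction, as $0\le m-1\le(k-1)-j+1$. Surjective on sub and quotient implies surjective. $\square$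

**Lemma 8.** For $k\ge1$, $\dim\ker(\partial_{H_1}|S_{k,k})_{\text{weight }w}=[q^w]C_k(q)$.

*Proof.* By Lemma 7 with $j=k$, $m=1$, $\partial_{H_1}:S_{k,k}\to S_{k-1,k+1}$ is onto. It lowers weight by $1$, and the graded dimensions are $\binom{2k}k_q$ and $\binom{2k}{k-1}_q$. $\square$

## 10. The upper bound $d(n)\le a(n)$

**Proposition 9.** $\dim\mathcal M_{k,w}\le[q^w]C_k(q)$ for $k\ge1$, $w\ge0$. Hence $d(n)\le a(n)$.

*Proof.* Let $Q\in\mathcal M_{k,w}$. The partitions $\lambda$ with $\lambda_1\le k$, $|\lambda|=w$ have at most $w$ parts. So for $j=\max(w,k)$ there is $\hat Q\in S_{j,k}$ of weight $w$ with $\hat Q|_{H_0=1}=Q$ (where $H_m=h_m$ for $m\ge1$). Then $\partial_{H_1}\hat Q\in S_{j-1,k+1}$ becomes $\partial_{h_1}Q=0$ at $H_0=1$, so $\partial_{H_1}\hat Q=0$ by injectivity.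

If $j>k$, we lower $j$ by one. By (E), $\hat Q|_{H_0=0}\in S_{j,k-1}[1]$, and it is killed by $\partial_{H_1}$. After undoing the shift this operator is $\partial_{H_0}:S_{j,k-1}\to S_{j-1,k}$, which is injective by Lemma 6, since $j\ge(k-1)+1$. So $\hat Q|_{H_0=0}=0$, and $\hat Q=H_0\hat Q'$ with $\hat Q'\in S_{j-1,k}$, $\partial_{H_1}\hat Q'=0$, $\hat Q'|_{H_0=1}=Q$.

Repeat until the first index is $k$. Then $Q$ is the image at $H_0=1$ of an element of $\ker(\partial_{H_1}|S_{k,k})$ of weight $w$, and Lemma 8 gives the bound. Now $d(n)\le\sum_{k=1}^n[q^{n-k}]C_k(q)=a(n)$ by Lemmas 5 and 3. $\square$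

## 11. Lifting kernel elements to all integer indices

The leading data live in $S_{k,k}$ ($H_m=0$ for $m<0$), but condition (a) of Section 7 needs honest $J_\lambda$'s, and (b) needs the whole combination to be free of $H_1$. The example after (16) shows the issue. The element $\mathrm{sp}_0(J_{(3,1,0)}+J_{(2,2,0)})$, which represents $h_2^2-h_4$, is killed by $\partial_{H_1}$, but $\partial_{H_1}(J_{(3,1,0)}+J_{(2,2,0)})=J_{(4,-1)}\neq0$. Adding $J_{(3,2,-1)}$, which vanishes under $\mathrm{sp}_0$, repairs this. It can always be repaired: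

**Lemma 10.** Let $1\le j\le k+1$. Then $\mathrm{sp}_0$ maps $\ker(\partial_{H_1}|\mathcal X_j^k)$ onto $\ker(\partial_{H_1}|S_{j,k})$, weight by weight.

*Proof.* **Step 1: reduction.** Let $\mathcal X_j^{k,-}=\ker(\mathrm{sp}_0|\mathcal X_j^k)$. Apply the snake lemma to $\partial_{H_1}$ from $0\to\mathcal X_j^{k,-}\to\mathcal X_j^k\to S_{j,k}\to0$ to the same sequence for $(j-1,k+1)$. It suffices that $\partial_{H_1}:\mathcal X_j^{k,-}\to\mathcal X_{j-1}^{k+1,-}$ is surjective. If $j=1$, the target is $0$. Let $j\ge2$.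

**Step 2: a filtration.** Filter both sides by $F_c=\ker\mathrm{sp}_c$, $c\ge0$; $F_0$ is everything. Since $\partial_{H_1}$ commutes with $\mathrm{sp}_c$, it preserves the filtrations. In each weight $w$ they are finite, because $\lambda\in\mathcal P_j^k$ with $|\lambda|=w$ has $\lambda_j\ge w-(j-1)k$ (similarly on the target). So it suffices to prove surjectivity on each $F_{c-1}/F_c$, $c\ge1$.

**Step 3: the graded map.** By (17), $F_{c-1}/F_c$ has as basis the classes of $J_\lambda$ with $\lambda_j=-c$. For these the last row of $\mathrm{sp}_cJ_\lambda$ is $(0,\dots,0,H_{-c})$, so $\mathrm{sp}_cJ_\lambda=H_{-c}\,\mathrm{sp}_cJ_{(\lambda_1,\dots,\lambda_{j-1})}$. So $\mathrm{sp}_c$ identifies $F_{c-1}/F_c$ with $H_{-c}\cdot\mathrm{sp}_c\mathcal X_{j-1}^k$, and on the target with $H_{-c}\cdot\mathrm{sp}_c\mathcal X_{j-2}^{k+1}$. Shifting indices by $c$ identifies $\mathrm{sp}_c\mathcal X_{j-1}^k$ with $S_{j-1,k+c}$. The graded map becomes $\partial_{H_{1+c}}:S_{j-1,k+c}\to S_{j-2,k+1+c}$.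 It is surjective by Lemma 7, since $1+c\le(k+c)-(j-1)+1$ iff $j\le k+1$. $\square$

## 12. The null vectors $V_x$

**The formula.** Put $w_m=mu_m$ for $m\ge1$, $w_0=0$, $w_{-1}=-1/y_1$, $w_m=0$ for $m\le-2$. Let $\bar w_m$ be the same with $U_m$ in place of $u_m$, so $\bar w_m=\tau_gw_m$ by Lemma 4. For integers $q_1,\dots,q_k\ne1$ let
$$\mathcal W(H_{q_1}\cdots H_{q_k})=\prod_{a=1}^k\frac1{q_a-1}\ \sum_{\sigma\in\mathfrak S_k}\ \prod_{\text{cycles }C\text{ of }\sigma}\nu^{|C|-1}\,\bar w_{\sum_{a\in C}(q_a-1)},\tag{18}$$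
extended linearly to degree-$k$ polynomials in the $H_q$, $q\ne1$. Let $\mathcal W^\circ$ be the same with $w_m$ in place of $\bar w_m$.

**Construction.** Fix $1\le k\le n$ and $w=n-k$. Let $\mathcal K_{k,w}$ be the solution space, in the finitely many unknowns $x_\lambda$ ($\lambda\in\mathcal P_k^k$, $|\lambda|=w$), of the finite integer linear system
$$\partial_{H_1}\Xi_x=0,\qquad\Xi_x=\sum_\lambda x_\lambda J_\lambda,$$
written out by comparing coefficients in (16), which is legitimate because the $J_\mu$, $\mu$ weakly decreasing, are independent. For $x\in\mathcal K_{k,w}$, $\Xi_x$ does not involve $H_1$, so we may define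
$$V_x=y_1^{2k}\,\mathcal W(\Xi_x),\qquad P_x=y_1^{2k}\,\mathcal W^\circ(\Xi_x).$$

**Proposition 11.** $V_x\in A_n$ and $\Theta V_x=V_x$.

*Proof.* **Step 1: reduction to $P_x\in A$.** By Lemma 4, $V_x=\tau_gP_x$ and $\tau_\varphi P_x=P_x$, so $\Theta V_x=\tau_g\tau_\varphi P_x=V_x$. Each nonzero $w_m$ has weight $m$, so $P_x$ has weight $2k+(w-k)=n$. Since $\tau_g$ maps $A$ to $A$ and preserves weight, it remains to show that $P_x$ has no negative powers of $y_1$.

**Step 2: the coefficients $F_p$.** This step provides (a), (b), (c) of Section 7. Put $N=2k$ and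
$$F'=\frac1{k!}\sum_\lambda x_\lambda\,a_{\lambda+\rho}(s)\,a_{-\rho}(s),$$
a symmetric Laurent polynomial with $\Omega(F')=\Xi_x$. Let $F_p$ ($p\in\mathbb Z^k$) be the coefficient of $s_1^{p_1+1}\cdots s_k^{p_k+1}$ in $F'$; it is symmetric in $p$.

* (a) $F'$ vanishes at $s_a=s_{a'}$ for $a\ne a'$, as it is divisible by $a_{-\rho}$. Equivalently, with the other indices and $p_a+p_{a'}$ fixed, $\sum F_p=0$.
* (b) $F_p=0$ if some $p_a=0$: the coefficient of $\prod_aH_{p_a+1}$ in $\Xi_x$ is a positive multiple of $F_p$, and $\Xi_x$ does not involve $H_1$.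
* (c) $F_p\ne0$ implies all $p_a\le N-2$: exponents in $F'$ are at most $\lambda_1+k-1\le2k-1$.

As $\Xi_x=\sum_pF_p\prod_aH_{p_a+1}$, writing $p_C=\sum_{a\in C}p_a$,
$$P_x=y_1^N\sum_pF_p\prod_a\frac1{p_a}\sum_{\sigma\in\mathfrak S_k}\prod_C\nu^{|C|-1}w_{p_C}.\tag{19}$$

**Step 3: power sums of the zeros.** We work in the specialization (11), $L$ large, and extend the $w_m$ to it. Put $\pi_r=\sum_i\alpha_i^{-r}$. For $0\le r\le L-1$ the rational function $x^r/y$ has denominator degree at least two more than numerator degree, so its finite residues sum to $0$. The residue at $1/\alpha_i$ is $A_i\alpha_i^{-r}$; at $0$ it is $1/y_1$ if $r=0$ and $0$ if $r\ge1$. So $\sum_iA_i=-1/y_1$ and $\sum_iA_i\alpha_i^{-r}=0$ for $1\le r\le L-1$. Put $\tilde w_m=-\sum_i(mA_i\alpha_i^{m+1}+\nu\alpha_i^m)$. With (12),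
$$\tilde w_m=mu_m\ (m\ge1),\quad\tilde w_0=-\nu L,\quad\tilde w_{-1}=-\tfrac1{y_1}-\nu\pi_1,\quad\tilde w_m=-\nu\pi_{-m}\ (-L\le m\le-2).\tag{20}$$
So $\tilde w_m$ becomes $w_m$ if we erase $L$ and the $\pi_r$.

**Step 4: summing over distinct zeros.** Consider
$$P^{(L)}=y_1^N\sum_{i_1,\dots,i_k\text{ distinct}}\ \sum_pF_p\prod_{a=1}^kE_{i_a}[p_a],$$
which is defined by (b). We show
$$P^{(L)}=y_1^N\sum_pF_p\prod_a\frac1{p_a}\sum_{\sigma\in\mathfrak S_k}\prod_C\nu^{|C|-1}\tilde w_{p_C}.\tag{21}$$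
For any function $G$ of $(i_1,\dots,i_k)$,
$$\sum_{i_1,\dots,i_k\text{ distinct}}G=\sum_{\sigma\in\mathfrak S_k}\mathrm{sgn}(\sigma)\sum_{i\text{ constant on the cycles of }\sigma}G .$$
Indeed, on the right $G(i)$ has coefficient $\sum\mathrm{sgn}(\sigma)$ over the permutations preserving each level set of $a\mapsto i_a$, which is $0$ unless all level sets are singletons, and then $1$. (Grouping $\sigma$ by cycle partition, this is Möbius inversion on the lattice of set partitions.) So the double sum in $P^{(L)}$ is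
$$\sum_\sigma\mathrm{sgn}(\sigma)\sum_pF_p\prod_{C}\ \sum_i\prod_{a\in C}E_i[p_a].$$
Expand each $\prod_{a\in C}E_i[p_a]$, and let $T_C\subset C$ be the set of factors from which $-A_i\alpha_i^{p_a+1}$ is chosen. If some $T_C$ contains $a\ne a'$, the term depends on $p_a,p_{a'}$ only through $p_a+p_{a'}$, so its sum against $F_p$ is $0$ by (a). (Indices with $p_a=0$ or $p_{a'}=0$ may be included, since $F_p=0$ there.) There remain the terms with all $|T_C|\le1$. With $b=|C|$, $m=p_C$ and
$$\sum_{a\in C}\ \prod_{a'\in C\setminus a}\frac1{p_{a'}}=\frac m{\prod_{a\in C}p_a},$$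
the terms with $|T_C|\le1$ of the factor for $C$ sum to
$$\frac{(-1)^b}{\prod_{a\in C}p_a}\sum_i\big(\nu^{b-1}mA_i\alpha_i^{m+1}+\nu^b\alpha_i^m\big)=\frac{(-\nu)^{b-1}}{\prod_{a\in C}p_a}\,\tilde w_m .$$
As $\mathrm{sgn}(\sigma)=\prod_C(-1)^{|C|-1}$, the signs cancel and (21) follows.

**Step 5: a polynomial independent of $L$.** Only finitely many values $p_C$ occur in (21). Choose $q,R$ large enough and define $\Phi\in\mathbb Q[y_1^{\pm1},y_2,\dots,y_q][\pi_1,\dots,\pi_R,\mu]$ by substituting in the right side of (21) the expressions (20), with an indeterminate $\mu$ for $L$ and indeterminates $\pi_r$. Then for all large $L$, $P^{(L)}$ is the value of $\Phi$ at $\mu=L$ in $K$, and by (19)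
$$P_x=\Phi|_{\mu=0,\ \pi=0}.\tag{22}$$

**Step 6: $P^{(L)}$ has no pole.** Use the valuation $v$ of Section 7. In each term of $P^{(L)}$ the indices are distinct, so at most one factor is an $E_1[p_a]$. By (13) and (c), $-p_a-2\ge-N$. Hence $v(P^{(L)})\ge0$.

**Step 7: $\Phi$ has no pole.** To pass from values to the polynomial $\Phi$ we need enough algebraic independence. Write $\alpha'=(\alpha_2,\dots,\alpha_L)$. For $2\le r\le q$, $y_r=(-1)^{r-1}\big(t\,e_{r-1}(\alpha')+\theta e_{r-2}(\alpha')\big)$, and $\pi_r=(t/\theta)^r+\sum_{i\ge2}\alpha_i^{-r}$. So these have $v\ge0$, with residues at $t=0$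
$$(-1)^{r-1}\theta\,e_{r-2}(\alpha')\quad(2\le r\le q),\qquad\sum_{i\ge2}\alpha_i^{-r}\quad(1\le r\le R).$$
For large $L$ these $q-1+R$ residues are algebraically independent. The first ones generate the field $\mathbb Q(\theta,e_1(\alpha'),\dots,e_{q-2}(\alpha'))$. The second ones generate, by Newton's identities, the same algebra as the $e_r(1/\alpha')=e_{L-1-r}(\alpha')/e_{L-1}(\alpha')$, $1\le r\le R$. If $L-1-R>q-2$, the functions $e_1,\dots,e_{q-2}$, $e_{L-1-R},\dots,e_{L-2}$, $e_{L-1}$ of $\alpha'$ are distinct, and algebraically independent together with $\theta$. So the ratios $e_{L-1-r}/e_{L-1}$ are algebraically independent over $\mathbb Q(\theta,e_1,\dots,e_{q-2},e_{L-1})$. Hence the field generated by all residues has transcendence degree $q-1+R$.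

Suppose $\Phi|_{\mu=L}$ had lowest $y_1$-power $-g<0$, with coefficient $\Phi_{-g}(y_2,\dots,y_q,\pi)\ne0$. By independence the residue of $\Phi_{-g}$ is nonzero, and $v(y_1)=1$, so $v(P^{(L)})=-g<0$. This contradicts Step 6. So for all large $L$, $\Phi|_{\mu=L}$ has no negative powers of $y_1$. The coefficients of negative powers in $\Phi$ are polynomial in $\mu$ and vanish at all large integers, so they are $0$. By (22), $P_x\in A$. $\square$

## 13. Lowest-degree components of the $V_x$, independence, and equality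

**Lemma 12.** For $x\in\mathcal K_{k,n-k}$, $V_x$ has no component of degree $<k$, and its degree-$k$ component is
$$Q_x=y_1^k\sum_{\lambda_k\ge0}x_\lambda\,s_\lambda(h).\tag{23}$$

*Proof.* By (9), the components of the $w_m$ have degrees $-1$ and $0$. So in $P_x=y_1^{2k}\mathcal W^\circ(\Xi_x)$ a permutation with $r$ cycles contributes only degrees $\ge2k-r\ge k$. Degree $k$ comes only from $\sigma=\mathrm{id}$ and the degree-$(-1)$ parts. There $H_q$ is replaced by $\frac1{q-1}(q-1)\frac{h_q}{y_1}=\frac{h_q}{y_1}$ for $q\ge2$, by $\frac1{-1}\cdot\frac{-1}{y_1}=\frac{h_0}{y_1}$ for $q=0$, and by $0$ for $q<0$. As $H_1$ does not occur in $\Xi_x$, we may also put $H_1\mapsto h_1/y_1$. Under this substitution $J_\lambda$ becomes $y_1^{-k}s_\lambda(h)$ if $\lambda_k\ge0$, and $0$ if $\lambda_k<0$ (zero last row). So the degree-$k$ component of $P_x$ is (23), and by Lemma 4 (with $P_x\in A$) the same holds for $V_x=\tau_gP_x$. $\square$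

**Choice of solutions.** By Lemma 10 with $j=k$ and Lemma 8, the truncations $(x_\lambda)_{\lambda_k\ge0}$, $x\in\mathcal K_{k,n-k}$ (the coordinates of $\mathrm{sp}_0\Xi_x$), fill a space of dimension $[q^{n-k}]C_k(q)$. Choose, by row reduction, that many solutions with independent truncations.

**Theorem 13.** For $1\le k\le n$ and the chosen $x\in\mathcal K_{k,n-k}$, the coefficient vectors of the $V_x$ are $a(n)$ linearly independent vectors in the null-space of $R-D$. The number belonging to $k$ is the number of Dyck paths of semilength $k$ with peak-abscissa-sum $n$. Hence $d(n)\ge a(n)$.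

*Proof.* They are null vectors by Proposition 11 and Lemma 2, and their number is as stated by Lemma 3. For fixed $k$ the $Q_x$ are independent by (23), since the $s_\lambda(h)$ are. In a vanishing linear combination with some nonzero coefficient, let $k$ be the smallest value occurring with nonzero coefficients. Its degree-$k$ component is a nontrivial combination of independent $Q_x$, a contradiction. $\square$

**Theorem 14.** $d(n)=a(n)$ for all $n\ge1$. The lowest-degree components of degree $k$ of elements of $A_n^\Theta$ (together with $0$) form a space whose dimension is the number of Dyck paths of semilength $k$ with peak-abscissa-sum $n$. The vectors of Theorem 13 form a basis of the null-space.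

*Proof.* Equality is Proposition 9 with Theorem 13, so the independent vectors of Theorem 13 form a basis. The space of lowest-degree components of degree $k$ lies in $y_1^k\mathcal M_{k,n-k}$ by Lemma 5, so its dimension is at most $[q^{n-k}]C_k(q)$ by Proposition 9. It contains the $[q^{n-k}]C_k(q)$ independent $Q_x$. Lemma 3 identifies this number. $\square$

With Lemma 3, the generating function in Theorem 1 is $d(n)=\sum_k[q^{n-k}]C_k(q)$ read for all $n$ at once.

## 14. The case $n=4$ from the formula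

Only $k=2$ and $k=4$ contribute, one vector each: $C_2=1+q^2$ has $q^2$-coefficient $1$, $C_4$ has constant term $1$, while $C_1=1$ has no $q^3$-term, and in $C_3=\binom63_q-q\binom62_q$ the coefficient of $q$ is $1-1=0$.

For $k=2$, $w=2$: $\Xi=J_{(2,0)}=H_2H_0-H_3H_{-1}$ does not involve $H_1$. By (18), with $\bar w_0=\bar w_{-2}=0$,
$$\mathcal W(H_2H_0)=\tfrac1{1\cdot(-1)}\big(\bar w_1\bar w_{-1}+\nu\bar w_0\big)=\frac{U_1}{y_1},\qquad\mathcal W(H_3H_{-1})=\tfrac1{2\cdot(-2)}\big(\bar w_2\bar w_{-2}+\nu\bar w_0\big)=0 .$$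
By (7), $U_1=\frac{b_1^2-b_2}{y_1}+c_1y_1+\nu b_1$ with $c_1=\frac1{72}$, so
$$V=y_1^4\cdot\frac{U_1}{y_1}=y_1^3U_1=y_2^2-y_1y_3-\tfrac16y_1^2y_2+\tfrac1{72}y_1^4 .$$
For $k=4$, $w=0$: weight $4$ and degree $\ge4$ leave only a multiple of $y_1^4$, nonzero by (23) for the chosen solution. The first vector is (4) plus $\frac1{72}$ times the unit vector at $(1^4)$. In the matrix of Section 2, row $(211)$ gives $2\cdot(-1)+2\cdot1=0$, and row $(1^4)$ gives $4\cdot(-1)+6\cdot1+12\cdot(-\frac16)=0$. The remaining rows involve at most the column $(4)$, where the entry of the vector is $0$.
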